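# Čech classes on locally compact spaces that no compact subset carries

## 1. Covers, nerves and Čech homology

Homology has integer coefficients throughout, $n\ge 0$, and $X$ is a Polish space.

**Definition 1 (covers, refinements, nerves).** A cover of $X$ is an indexed family of nonempty open sets with union $X$. It is locally finite if every point has a neighborhood meeting only finitely many members. $\mathrm{Cov}(X)$ is the set of countable locally finite open covers. A cover $\mathcal V$ refines $\mathcal U$ if there is a refinement function $\lambda:\mathcal V\to\mathcal U$ with $V\subset\lambda(V)$ for all $V$. The nerve $N(\mathcal U)$ is the simplicial complex with vertex set $\mathcal U$ in which finitely many members span a simplex when their intersection is nonempty.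

Since $X$ is paracompact and separable metrizable, every open cover of $X$ has a refinement in $\mathrm{Cov}(X)$. The nonempty sets $U\cap V$ form a common refinement of $\mathcal U$ and $\mathcal V$, so $\mathrm{Cov}(X)$ is directed. A compact set meets only finitely many members of a locally finite cover, so for compact $X$ the covers in $\mathrm{Cov}(X)$ are exactly the finite ones.

*Example.* Three open arcs covering the circle, meeting in pairs but with empty triple intersection, have as nerve the boundary of a triangle. The cover of $\mathbb R$ by $\mathbb R$ itself and the intervals $(i-1,i+1)$, $i\in\mathbb Z$, lies in $\mathrm{Cov}(\mathbb R)$. Its nerve is a cone with apex $\mathbb R$. The apex lies in infinitely many simplices, so the nerve need not be a locally finite complex; we only use that it is a countable complex.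

A refinement function induces a simplicial map $N(\mathcal V)\to N(\mathcal U)$. Two choices $\lambda,\lambda'$ are contiguous: if $V_0\cap\dots\cap V_r\ne\emptyset$, this set lies in all $\lambda(V_i)$ and all $\lambda'(V_i)$, so these together span one simplex. Hence the map $H_n(N(\mathcal V))\to H_n(N(\mathcal U))$ does not depend on the choice. On chains it does depend on the choice, and this will matter in Section 5.

**Definition 2 (Čech homology).**
$$qH_n(X)=\lim_{\mathcal U\in\mathrm{Cov}(X)}H_n(N(\mathcal U))=\lim_{\mathcal U}\ \operatorname*{colim}_{K\subset N(\mathcal U)\text{ finite}}H_n(K).$$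
An element $z$ is a family of classes $z_{\mathcal U}\in H_n(N(\mathcal U))$, its components, such that $z_{\mathcal V}\mapsto z_{\mathcal U}$ whenever $\mathcal V$ refines $\mathcal U$.

*Example.* Let $X=\mathbb N$ be discrete. The cover by points refines every cover, so $qH_0(\mathbb N)=H_0$ of its nerve, which is $\bigoplus_{\mathbb N}\mathbb Z$. A direct sum appears, not a product: in each single nerve a chain is finite.

**Induced maps.** Let $h:Y\to X$ be continuous and $\mathcal U\in\mathrm{Cov}(X)$. Let $h^{-1}\mathcal U$ be the cover of $Y$ by the nonempty sets $h^{-1}(U)$, indexed by the corresponding $U$. It is countable and locally finite (pull back the neighborhoods), and $N(h^{-1}\mathcal U)\subset N(\mathcal U)$. Define $(h_*z)_{\mathcal U}$ as the image of $z_{h^{-1}\mathcal U}$. A refinement function $\mathcal V\to\mathcal U$ restricts to $h^{-1}\mathcal V\to h^{-1}\mathcal U$, so this is a compatible family and $h_*:qH_n(Y)\to qH_n(X)$ is a homomorphism. Since $(gh)^{-1}\mathcal U=h^{-1}(g^{-1}\mathcal U)$, it is functorial. For a subset $C\subset X$ and its inclusion $h$ we write $\mathcal U|_C$ for $h^{-1}\mathcal U$.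

We use these textbook facts (Eilenberg–Steenrod, *Foundations of Algebraic Topology*, Ch. IX–X).

* (F1) On compact spaces $qH_n$ is homotopy invariant.
* (F2) On compact polyhedra $qH_n=H_n$ naturally; by (F1) the same holds on finite CW complexes, since these are compact and homotopy equivalent to compact polyhedra.
* (F3) (Continuity.) For an inverse sequence of compact metrizable spaces, $qH_n(\lim Y_m)=\lim qH_n(Y_m)$. We use this only in examples and motivation.

If $Y$ is compact and $h_0,h_1:Y\to X$ are homotopic through $F:Y\times[0,1]\to X$, then $(h_0)_*=F_*(i_0)_*=F_*(i_1)_*=(h_1)_*$ by (F1), where $i_t(y)=(y,t)$; here $X$ need not be compact.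

**Lemma 3.** Let $n\ge1$, let $h:Y\to X$ with $Y$ compact, and let $h(Y)\subset U_0\in\mathcal U$. Then $(h_*c)_{\mathcal U}=0$ for all $c\in qH_n(Y)$.

*Proof.* If $Y=\emptyset$ there is nothing to prove. Otherwise $h^{-1}(U_0)=Y$ meets every intersection of members, so $N(h^{-1}\mathcal U)$ is a cone with apex $U_0$ and $H_n(N(h^{-1}\mathcal U))=0$. The class $(h_*c)_{\mathcal U}$ comes from this group. $\square$

*Example (the earring).* Let $E_m$ be a wedge of $n$-spheres $S_1,\dots,S_m$, $n\ge 1$, let $E_{m+1}\to E_m$ collapse $S_{m+1}$ to the base point $*$, and let $E=\lim E_m$. A point of $E$ other than $*$ has some coordinate other than $*$, hence lies in exactly one sphere; so $E$ is the union of the spheres. A neighborhood of $*$ contains the preimage of a neighborhood of $*$ in some $E_m$, hence all $S_j$ with $j>m$. By (F3), $qH_n(E)=\lim\mathbb Z^m=\prod_j\mathbb Z$. So infinite sums of small spheres are legitimate Čech classes of a compact space.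

**Definition 4 (dimension).** $\dim X\le d$ means that every finite open cover of $X$ has a finite open refinement whose nerve has dimension at most $d$.

*Example.* Short overlapping intervals show $\dim[0,1]\le1$; a $d$-dimensional polyhedron has dimension $d$.

We use the following facts.

* (D1) If $\dim X\le n$, the covers $\mathcal U\in\mathrm{Cov}(X)$ with $\dim N(\mathcal U)\le n$ are cofinal in $\mathrm{Cov}(X)$ (Dowker's theorem; see Engelking, *Dimension Theory*).
* (D2) Closed subsets do not have larger dimension, and a countable union of closed subsets of dimension $\le d$ has dimension $\le d$ (countable closed sum theorem).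
* (D3) The limit $Y$ of an inverse sequence of compact metrizable $Y_m$ with $\dim Y_m\le d$ has $\dim Y\le d$. Indeed a finite open cover of $Y$ is refined by the preimage of a finite open cover of the compact set $K=\pi_m(Y)\subset Y_m$ for some $m$; refine that cover of $K$ to one with nerve of dimension $\le d$ and pull back.

**Definition 5 ($p$-adic integers, Moore spaces).** $\mathbb Z_p=\lim_s\mathbb Z/p^s$. For $r\ge1$ and $n\geq 1$ let $M_r=S^n\cup_rD^{n+1}$, the cell being attached by a map of degree $r$.

*Example.* The series $1+p+p^2+\cdots$ converges in $\mathbb Z_p$ to $1/(1-p)$, a rational number. Since $\mathbb Z_p$ is uncountable and $\mathbb Q$ is countable, $\mathbb Z_p\setminus\mathbb Q\ne\emptyset$ and $\mathbb Z_p/\mathbb Z$ is uncountable. For $n=1$, $M_2$ is the projective plane. In general $\pi_n(M_r)=H_n(M_r)=\mathbb Z/r$.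

## 2. Compact supports and the comparison map

**Definition 6 (Čech homology with compact supports).**
$$pH_n(X)=\operatorname*{colim}_{C\subset X\text{ compact}}qH_n(C),$$
over the compact subsets directed by inclusion. The maps $qH_n(C)\to qH_n(X)$ induced by inclusions are compatible and give the natural map $pH_n(X)\to qH_n(X)$.

The letters $p,q$ in $pH_n,qH_n$ are only names; they have nothing to do with primes. So $qH_n$ is a limit of colimits, and $pH_n$ a colimit of limits, of homology groups of finite complexes.

*Example.* For $X=\mathbb N$, compact subsets are finite, so $pH_0(\mathbb N)=\bigoplus_{\mathbb N}\mathbb Z$ and the natural map is an isomorphism.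

Concretely, $z\in qH_n(X)$ lies in the image of the natural map if and only if one compact $C$ carries the whole compatible family $(z_{\mathcal U})$: there is $w\in qH_n(C)$ with $w_{\mathcal U|_C}\mapsto z_{\mathcal U}$ for all $\mathcal U$.

If $X$ is locally compact, we can fix an exhaustion: compact sets $X_0\subset X_1\subset\cdots$ with $X_k\subset\operatorname{int}X_{k+1}$ and $\bigcup X_k=X$. Every compact subset lies in some $X_k$, so the image of $pH_n(X)$ is $\bigcup_k\operatorname{im}(qH_n(X_k)\to qH_n(X))$.

Both groups approximate the Steenrod–Sitnikov homology of $X$. For general Polish spaces the natural map need not be injective (P. S. Alexandrov, 1947) and need not be surjective (E. F. Mishchenko, 1953). The question of this lecture is posed, as an open problem, in "Limit of colimits versus colimit of limits II" (https://mathnet.ru/rus/present19969):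

*Is $pH_n(X)\to qH_n(X)$ surjective for every locally compact Polish space $X$ and every $n\ge0$?*

The answer is no, for every $n\ge1$. The precise statements, all in ZFC, are these.

**Theorem 7.** Let $n\ge 1$ and let $p$ be a prime. There is a locally compact Polish space $X$ with $\dim X=n+1$ such that the cokernel of $pH_n(X)\to qH_n(X)$ contains a subgroup isomorphic to $\mathbb Z_p/\mathbb Z$. In particular the map is not surjective, and its cokernel is uncountable.

**Theorem 8.** For every locally compact Polish $X$ the map $pH_0(X)\to qH_0(X)$ is surjective.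

**Theorem 9.** If $X$ is locally compact Polish and $\dim X\le n$, then $pH_n(X)\to qH_n(X)$ is an isomorphism.

**Corollary 10.** Surjectivity in degree $n$ holds for all locally compact Polish spaces if and only if $n=0$. For $n\ge1$ and $0\le d\le\infty$, surjectivity in degree $n$ holds for all locally compact Polish spaces of dimension $\le d$ if and only if $d\le n$.

We prove the positive theorems first: they show which mechanism forces compact support, and hence what a counterexample must avoid.

## 3. Disjoint unions of compacta

If $X$ is compact, $X$ itself is the largest compact subset and the natural map is the identity.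

Next let $X=\bigsqcup_{i\ge1}C_i$ with $C_i$ nonempty compact. The covers whose members each lie in a single $C_i$ are cofinal. Such a cover is a sequence $(\mathcal U_i)$ with $\mathcal U_i\in\mathrm{Cov}(C_i)$, and $H_n(N(\mathcal U))=\bigoplus_iH_n(N(\mathcal U_i))$. So $z\in qH_n(X)$ is the same as a family $z^i\in qH_n(C_i)$ such that, for every sequence $(\mathcal U_i)$, only finitely many $z^i_{\mathcal U_i}$ are nonzero. I claim that only finitely many $z^i$ are nonzero. If infinitely many were, choose for each of those $i$ a cover $\mathcal U_i$ with $z^i_{\mathcal U_i}\ne0$, and choose the other $\mathcal U_i$ arbitrarily. The assembled cover lies in $\mathrm{Cov}(X)$ and its component of $z$ has infinitely many nonzero coordinates, a contradiction. Hence $qH_n(X)=\bigoplus_iqH_n(C_i)$. Compact subsets of $X$ lie in finite unions of the $C_i$, so $pH_n(X)$ is the same group.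

The sensible first approach to the general question is to copy this argument: if no $X_k$ supports $z$, choose for each $k$ a cover that witnesses this, amalgamate the witnesses into one cover $\mathcal U$, and contradict the finiteness of $z_{\mathcal U}$. Sections 4 and 5 carry this out in degree $0$ and in degrees $n\ge\dim X$.

## 4. Degree zero: integer-valued set functions on clopen sets

Here we prove Theorem 8. Fix an exhaustion $(X_k)$ of $X$.

**Step 1: rewrite $qH_0$ through clopen sets.** The purpose is to replace homology classes by set functions. For $\mathcal U\in\mathrm{Cov}(X)$ take, for each component of $N(\mathcal U)$, the union of its vertices. Members from different components are disjoint, so these unions form a partition $P(\mathcal U)$ into open, hence clopen, sets. The cover $\mathcal U$ refines $P(\mathcal U)$, and $H_0(N(\mathcal U))\to H_0(N(P(\mathcal U)))=\mathbb Z[P(\mathcal U)]$ is an isomorphism, both sides being free on the components. If $\mathcal V$ refines $\mathcal U$, components of $N(\mathcal V)$ go into components of $N(\mathcal U)$, so $P(\mathcal V)$ refines $P(\mathcal U)$, and the isomorphisms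 are compatible. A countable clopen partition is locally finite, so it lies in $\mathrm{Cov}(X)$. Hence $qH_0(X)=\lim_P\mathbb Z[P]$ over countable clopen partitions $P$ into nonempty sets.

Given $z$ in this limit and $A\in\mathrm{Clop}(X)$, let $\mu(A)$ be the coefficient at $A$ of the component of $z$ for the partition $\{A,X\setminus A\}$ (drop an empty set; $\mu(\emptyset)=0$). If $A\in P$, then $P$ refines $\{A,X\setminus A\}$ and only $A$ maps to $A$, so $z_P=\sum_{A\in P}\mu(A)A$. Thus $\mu$ determines $z$, and since $z_P\in\mathbb Z[P]$,
$$\text{only finitely many }A\in P\text{ have }\mu(A)\ne0 .\tag{1}$$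
If $Q\subset P$ is any subfamily, then $P$ refines the partition into $\bigcup Q$ and its complement, so
$$\mu\Bigl(\bigcup Q\Bigr)=\sum_{A\in Q}\mu(A).\tag{2}$$

In the same way, for compact $C$ a finitely additive $\nu:\mathrm{Clop}(C)\to\mathbb Z$ defines an element of $qH_0(C)$, with components $\sum_{A\in P}\nu(A)A$ for finite clopen partitions $P$ of $C$. Its image in $qH_0(X)$ corresponds to $\mu(A)=\nu(A\cap C)$. So we must find $C$ and $\nu$ with $\mu(A)=\nu(A\cap C)$ for all $A\in\mathrm{Clop}(X)$.

**Step 2: compact support.** The purpose is to find $k$ with $\mu(A)=0$ for every clopen $A$ disjoint from $X_k$. Suppose there is none, and choose for each $k$ a clopen $A_k$ with $A_k\cap X_k=\emptyset$ and $\mu(A_k)\ne0$. A point of $\operatorname{int}X_l$ has the neighborhood $\operatorname{int}X_l$, which meets $A_k$ only for $k<l$; so $(A_k)$ is locally finite, and unions of subfamilies are clopen. For finite $S\subset\mathbb N$ put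
$$P_S=\bigcap_{k\in S}A_k\ \setminus\ \bigcup_{k\notin S}A_k$$
(with $\bigcap_{k\in\emptyset}A_k=X$). These sets are clopen. Each point lies in finitely many $A_k$, so the nonempty $P_S$ form a countable clopen partition of $X$. By (1) only finitely many $S$ have $\mu(P_S)\ne0$, so for large $k$ no such $S$ contains $k$. Then (2) gives $\mu(A_k)=\sum_{S\ni k}\mu(P_S)=0$, a contradiction.

**Step 3: the traces on $C=X_k$.** The purpose is to push $\mu$ down to $C$, where $k$ is as in Step 2. If $C=\emptyset$, then $\mu=0$ and $z=0$, so let $C\neq\emptyset$. Let $\mathcal B=\{A\cap C:A\in\mathrm{Clop}(X)\}$, a subalgebra of $\mathrm{Clop}(C)$, and put $\bar\mu(A\cap C)=\mu(A)$. This is well defined: if $A\cap C=A'\cap C$, then $A\setminus A'$ and $A'\setminus A$ miss $X_k$, so $\mu$ vanishes on both and $\mu(A)=\mu(A\cap A')=\mu(A')$. It is finitely additive: if $A_1\cap C$ and $A_2\cap C$ are disjoint, replace $A_2$ by $A_2\setminus A_1$, which has the same trace, and use additivity of $\mu$.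

The algebra $\mathcal B$ may be smaller than $\mathrm{Clop}(C)$: for $X=\mathbb R$, $X_0=\{0,1\}$ and $X_k=[-k-1,k+1]$ for $k\ge1$, the traces on $X_0$ are only $\emptyset$ and $X_0$. So it remains to extend $\bar\mu$ to a finitely additive $\mathbb Z$-valued $\nu$ on $\mathrm{Clop}(C)$.

**Step 4: extension as a splitting problem.** The purpose is to reduce the extension to the freeness of one abelian group. Let $G_1$ be the group of continuous functions $C\to\mathbb Z$ (each has finitely many values), and $G_0\subset G_1$ the subgroup of functions all of whose level sets lie in $\mathcal B$. A finitely additive $\nu$ on $\mathrm{Clop}(C)$ gives the homomorphism $f\mapsto\sum_cc\,\nu(f^{-1}(c))$ on $G_1$; additivity is seen on a common partition on which both functions are constant. Conversely a homomorphism $L$ gives $\nu(A)=L(1_A)$. The same works for $\mathcal B$ and $G_0$. So we need $\operatorname{Hom}(G_1,\mathbb Z)\to\operatorname{Hom}(G_0,\mathbb Z)$ to be onto. If $G_1/G_0$ is free, then $G_0$ is a direct summand of $G_1$, and this holds.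

**Step 5: a purity statement.** The purpose is to exclude torsion, also after dividing by finitely many functions. For a finite clopen partition $F$ of $C$ let $L_F\subset G_1$ be the functions constant on each member of $F$. *If $h\in G_1$, $r\ge1$ and $rh\in L_F+G_0$, then $h\in L_F+G_0$.*

Write $rh=g+\varphi$ with $g\in L_F$, $\varphi\in G_0$. Then $\varphi\equiv-g\bmod r$ is constant mod $r$ on each member of $F$. For $0\le c<r$ the set $C_{(c)}=\{\varphi\equiv c\bmod r\}$ is a finite union of level sets of $\varphi$, so it lies in $\mathcal B$; it is also a union of members of $F$. Let $\varphi_0$ be equal to $c$ on $C_{(c)}$. Then $\varphi_0\in G_0\cap L_F$, and $(\varphi-\varphi_0)/r$ is integer valued and lies in $G_0$. Put $h'=h-(\varphi-\varphi_0)/r$. Then $rh'=g+\varphi_0\in L_F$, so $rh'$, and therefore $h'$, is constant on the members of $F$. Thus $h'\in L_F$ and $h\in L_F+G_0$.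

**Step 6: $G_1/G_0$ is free.** The purpose is to build a basis along a chain of partitions. Since $C$ has a countable base and each clopen set is a finite union of base sets, $\mathrm{Clop}(C)$ is countable. Hence there are finite clopen partitions $F_1,F_2,\dots$, each refining the previous one, with $\bigcup_iL_{F_i}=G_1$. Let $H_i$ be the image of $L_{F_i}$ in $G_1/G_0$; it is finitely generated. By Step 5, $(G_1/G_0)/H_i=G_1/(L_{F_i}+G_0)$ is torsion-free; and Step 5 with $F=\{C\}$, where $L_F\subset G_0$, shows that $G_1/G_0$ is torsion-free. So $H_1$ and all $H_{i+1}/H_i$ are finitely generated and torsion-free, hence free. Therefore $H_{i+1}=H_i\oplus(\text{free})$ for all $i$, and $G_1/G_0=\bigcup_iH_i$ is free. This proves Theorem 8. $\blacksquare$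

## 5. Nerves of dimension $n$, where classes are chains

Now we prove Theorem 9. Let $\dim X\le n$, fix an exhaustion $(X_k)_{k\ge0}$, and set $X_k=\emptyset$ for $k<0$. Let $\mathrm{Cov}_n(X)$ be the set of $\mathcal U\in\mathrm{Cov}(X)$ with $\dim N(\mathcal U)\le n$. By (D1) it is cofinal.

**Step 1: classes become chains.** The purpose is to remove the ambiguity of homology. For $\mathcal U\in\mathrm{Cov}_n(X)$ the nerve has no $(n+1)$-simplices, so $H_n(N(\mathcal U))=Z_n(N(\mathcal U))$, the group of simplicial $n$-cycles. Hence for $z\in qH_n(X)$ and $\mathcal V$ refining $\mathcal U$ in $\mathrm{Cov}_n(X)$,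
$$\lambda_\#z_{\mathcal V}=z_{\mathcal U}\quad\text{as chains, for \emph{every} refinement function }\lambda.\tag{3}$$

Let $C\subset X$ be compact. The restrictions $\mathcal U|_C$, $\mathcal U\in\mathrm{Cov}_n(X)$, are cofinal among covers of $C$. To see this, extend the members of a given cover of $C$ to open sets of $X$, add $X\setminus C$, and refine by some $\mathcal U\in\mathrm{Cov}_n(X)$; a member meeting $C$ is not contained in $X\setminus C$. So an element of $qH_n(C)$ is a family $w_{\mathcal U|_C}\in Z_n(N(\mathcal U|_C))\subset Z_n(N(\mathcal U))$ compatible along refinements in $\mathrm{Cov}_n(X)$. (Compatibility along an arbitrary refinement of $\mathcal U'|_C$ by $\mathcal U|_C$ follows: pass to a common refinement of $\mathcal U$ and $\mathcal U'$ in $\mathrm{Cov}_n(X)$, and use that refinement maps on homology are unique.) The same holds for any cofinal subset of $\mathrm{Cov}_n(X)$.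

**Step 2: injectivity.** An element of $pH_n(X)$ is represented by some $w\in qH_n(C)$. If $w\mapsto0$ in $qH_n(X)$, the cycle $w_{\mathcal U|_C}$ is zero in $Z_n(N(\mathcal U))$, hence zero, for every $\mathcal U\in\mathrm{Cov}_n(X)$. By cofinality $w=0$.

From here on let $z\in qH_n(X)$. The support of a chain is the set of simplices with nonzero coefficient.

**Step 3: uniform support.** The purpose is to prove: *there is $k\ge0$ such that for all $\mathcal U\in\mathrm{Cov}_n(X)$ every vertex of every simplex in the support of $z_{\mathcal U}$ meets $X_k$.* Suppose not. For each $k\ge0$ choose $\mathcal U_k\in\mathrm{Cov}_n(X)$ and a simplex $\sigma_k$ in the support of $z_{\mathcal U_k}$ having a vertex $U_k^*$ disjoint from $X_k$.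

First we amalgamate the $\mathcal U_k$. For $x\in X$ let $i$ be the least index with $x\in X_i$. Choose an open neighborhood $O_x\subset\operatorname{int}X_{i+1}\setminus X_{i-1}$ of $x$ that is contained in a member of $\mathcal U_l$ for each $0\le l\le i+2$. Every cover refining $\{O_x\}$ has the following two properties for all $k\ge0$.

* (P1) A member meeting $X\setminus X_k$ misses $X_{k-1}$; this holds for $k=-1$ too, trivially. Indeed if it lies in $O_x\subset X_{i+1}$, then $i+1\ge k+1$, so it misses $X_{i-1}\supset X_{k-1}$.
* (P2) A member missing $X_{k-2}$ lies in a member of $\mathcal U_k$. Indeed if it lies in $O_x\subset X_{i+1}$, then, being nonempty, it forces $i+1>k-2$, so $k\le i+2$.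

Fix one $\mathcal U\in\mathrm{Cov}_n(X)$ refining $\{O_x\}$. Let $k\ge0$ and let $\mathcal W\in\mathrm{Cov}_n(X)$ refine both $\mathcal U$ and $\mathcal U_k$, with refinement function $\mu:\mathcal W\to\mathcal U$. Let $Y\subset N(\mathcal U)$ be the full subcomplex on the members missing $X_{k-2}$. By (P2) choose for each vertex $U$ of $Y$ a member $\lambda'(U)\supset U$ of $\mathcal U_k$; this is a simplicial map $Y\to N(\mathcal U_k)$. Define a refinement function $\lambda:\mathcal W\to\mathcal U_k$ by $\lambda(W)=\lambda'(\mu(W))$ if $\mu(W)\in Y$, and by any admissible choice otherwise. Let $\mathrm{pr}:C_n(N(\mathcal U))\to C_n(Y)$ be the coordinate projection. It is not a chain map, and need not be.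

By (3), $z_{\mathcal U_k}=\lambda_\#z_{\mathcal W}$ and $\lambda'_\#\,\mathrm{pr}\,z_{\mathcal U}=\lambda'_\#\,\mathrm{pr}\,\mu_\#z_{\mathcal W}$. I claim that these two chains have the same coefficient at $\sigma_k$. It suffices to compare the contributions of each $n$-simplex $\tau$ of $N(\mathcal W)$.

* If all vertices of $\mu(\tau)$ are in $Y$, then $\lambda=\lambda'\mu$ on the vertices of $\tau$, so $\lambda_\#\tau=\lambda'_\#\,\mathrm{pr}\,\mu_\#\tau$.
* Otherwise $\mathrm{pr}\,\mu_\#\tau=0$, and we must see that $\lambda(\tau)\ne\sigma_k$. Suppose $\lambda(\tau)=\sigma_k$. Some vertex $W^*$ of $\tau$ has $W^*\subset\lambda(W^*)=U_k^*$, so $W^*$ misses $X_k$. Every vertex $W$ of $\tau$ meets $W^*$, hence meets $X\setminus X_k$, hence misses $X_{k-1}$ by (P1) for $\mathcal W$. So $\mu(W)\supset W$ meets $X\setminus X_{k-1}$, and misses $X_{k-2}$ by (P1) for $\mathcal U$. Thus $\mu(W)\in Y$ for all vertices $W$ of $\tau$, a contradiction.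

Since $\sigma_k$ has a nonzero coefficient in $z_{\mathcal U_k}$, we get $\mathrm{pr}\,z_{\mathcal U}\ne0$. So for every $k\ge0$ the support of $z_{\mathcal U}$ contains a simplex all of whose vertices miss $X_{k-2}$. But this support is finite and its vertices are nonempty sets, so for large $k$ all of them meet $X_{k-2}$. This contradiction proves the statement.

**Step 4: surjectivity.** The purpose is to assemble the cycles $z_{\mathcal U}$ into a class of one compactum. Take $k$ from Step 3 and $C=X_{k+1}$. For $x$ with least index $i$ let $O_x'=\operatorname{int}X_{i+1}\setminus X_{i-1}$. If $\mathcal U\in\mathrm{Cov}_n(X)$ refines $\{O'_x\}$, a member meeting $X_k$ lies in some $O'_x$ with $i-1<k$, hence in $X_{k+1}=C$. So every simplex in the support of $z_{\mathcal U}$ has its nonempty intersection in $C$, and $z_{\mathcal U}\in Z_n(N(\mathcal U|_C))$. If $\mathcal V\in\mathrm{Cov}_n(X)$ refines such a $\mathcal U$, the refinement map restricts to $N(\mathcal V|_C)\to N(\mathcal U|_C)$ and carries $z_{\mathcal V}$ to $z_{\mathcal U}$ by (3). Covers refining $\{O'_x\}$ are cofinal in $\mathrm{Cov}_n(X)$, so by Step 1 these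 cycles form an element of $qH_n(C)$, and it maps to $z$. This proves Theorem 9. $\blacksquare$

When $1\le n<\dim X$, the argument stops at (3). The nerves then have $(n+1)$-simplices, and $\lambda_\#z_{\mathcal V}=z_{\mathcal U}$ holds only up to boundaries. It may happen that each component has a representative near $X_0$ while the boundaries that make these components compatible run ever farther out. We now build a space where exactly this happens.

## 6. Multiplying a sphere by a $p$-adic integer

From here on $n\ge1$ and $p$ is a fixed prime. The plan is to find a class $e$ coming from a sphere, and to multiply it by $p$-adic integers.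

**Lemma 11.** Let $e\in qH_n(X)$ be such that for every $\mathcal U\in\mathrm{Cov}(X)$ there is $J$ with $p^Je_{\mathcal U}=0$. For $\zeta\in\mathbb Z_p$ put $(\zeta e)_{\mathcal U}=r\,e_{\mathcal U}$, where $r\in\mathbb Z$, $r\equiv\zeta\bmod p^J$ and $p^Je_{\mathcal U}=0$. This defines a homomorphism $\mathbb Z_p\to qH_n(X)$, $\zeta\mapsto\zeta e$, which for $\zeta\in\mathbb Z$ is ordinary multiplication.

*Proof.* For fixed $J$, two choices of $r$ differ by a multiple of $p^J$, which kills $e_{\mathcal U}$. For two values $J\le J'$, an $r$ good for $J'$ is good for $J$. If $\mathcal V$ refines $\mathcal U$, then $e_{\mathcal V}\mapsto e_{\mathcal U}$, so a $J$ good for $\mathcal V$ is good for $\mathcal U$ and the same $r$ can be used; hence the components are compatible. Additivity is clear, and for $\zeta\in\mathbb Z$ take $r=\zeta$. $\square$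

If $e$ comes from a sphere $S_e\subset X$, every component of $\zeta e$ is an integer multiple $r\,e_{\mathcal U}$ and so comes from the fixed compactum $S_e$. But $r$ changes with $\mathcal U$. The hope is that for $\zeta\notin\mathbb Z$ no compactum carries the whole family.

*First attempt: kill $p^je$ at level $j$.* Take $S^n\times[0,\infty)$ and attach at each level $j\ge1$ an $(n+1)$-cell by a map of degree $p^j$. The cell at level $1$ already gives $pe=0$, so every $\zeta e$ is an integer multiple of $e$ and comes from the sphere. We need $p^je$ to become small, not zero.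

*Second attempt: make $p^je$ equal to a small sphere.* Let $E'$ be the earring of $n$-spheres $S_e,S_{x_1},S_{x_2},\dots$, with finite stages $E'_m=S_e\vee S_{x_1}\vee\dots\vee S_{x_m}$. Attach to $E'\times[0,\infty)$ at level $j$ an $(n+1)$-cell along $x_j-p^je$ (for $n=1$, along the word $x_je^{-p^j}$). Call the result $X'$; it is locally compact Polish by the gluing argument of Section 7. By homotopy invariance the class of a sphere in $qH_n(X')$ does not depend on its level, and computing in the finite complex at level $j$ we get $x_j=p^je$ in $qH_n(X')$. Given $\mathcal U$, let $U_0\in\mathcal U$ contain $(*,0)$. There is $J\geq 1$ with $S_{x_j}\times0\subset U_0$ for $j\ge J$, and Lemma 3 gives $p^je_{\mathcal U}=(x_j)_{\mathcal U}=0$ for $j\ge J$. So $\zeta e$ is defined for all $\zeta\in\mathbb Z_p$.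

However, every $\zeta e$ comes from the compactum $E'\times0$. Write $\zeta=\sum_{j\ge0}c_jp^j$ with $0\le c_j<p$. By (F3) there is $w\in qH_n(E')$ whose image in each $H_n(E'_m)$ is $c_0e+\sum_{1\le j\le m}c_jx_j$. With $\mathcal U$ and $J$ as above, $w$ is the sum of $c_0e+\sum_{1\le j<J}c_jx_j$ and a class coming from the sub-earring of the spheres $S_{x_j}$, $j\ge J$. At level $0$ this sub-earring lies in $U_0$, so by Lemma 3 its class has zero $\mathcal U$-component in $X'$. Hence the $\mathcal U$-component of the image of $w$ is $\sum_{0\le j<J}c_jp^j\,e_{\mathcal U}=(\zeta e)_{\mathcal U}$. The attempt fails exactly here: the small spheres that make $p^je$ small are available inside a compactum, and their infinite sum $\sum c_jx_j$ already is $\zeta e$.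

*The twist.* We must make $p^je$ small without making it a combination of small spheres in $E$. Use a second family of small spheres $S_{y_j}$, a second prime $\ell$ ($\ell=p$ allowed), and an $\ell$-adic integer $\alpha\notin\mathbb Q$, and impose at level $j$ the relation
$$p^je=x_j-\alpha y_j .$$
At every finite stage $\alpha$ is an integer $a_m$ modulo $\ell^m$, so the right side is still small when $x_j$ and $y_j$ are. But $\alpha y_j$ makes sense only where $y_j$ has been made $\ell$-adic, that is, only at level $j$. A compactum reaches only finitely many levels. Beyond them it has just the integer combinations $u_jx_j+v_jy_j$, which equal $u_jp^je+(u_j\alpha+v_j)y_j$; since $\alpha$ is irrational, a nonzero combination leaves a nonzero $y_j$-term, and we shall detect it.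

## 7. The pieces $R_j$ and the space $X$

Choose a prime $\ell$, an $\alpha\in\mathbb Z_\ell\setminus\mathbb Q$, integers $a_m$ ($m\ge0$) with $a_m\equiv\alpha\bmod\ell^m$, and write $a_{m+1}=a_m+t_m\ell^m$ with $t_m\in\mathbb Z$.

**Step 1: the earring.** Let $E_m=S_e\vee\bigvee_{1\le j\le m}(S_{x_j}\vee S_{y_j})$, a wedge of $n$-spheres with base point $*$. Let $E_{m+1}\to E_m$ collapse $S_{x_{m+1}}$ and $S_{y_{m+1}}$, and let $E=\lim E_m$. It is a compact metrizable space containing all these spheres, and every neighborhood of $*$ contains all but finitely many of the $S_{x_j},S_{y_j}$. Let $e,x_j,y_j$ denote the generators of $H_n$ of the spheres, and put $W_j=S_e\vee S_{x_j}\vee S_{y_j}\subset E$.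

**Step 2: the finite stages $R_{j,m}$.** Their purpose is to impose the relation modulo $\ell^m$. For $j\ge1$, $m\ge0$ let $R_{j,m}$ be $W_j$ with two $(n+1)$-cells $c_m,d_m$ attached. For $n\ge2$ they are attached along the classes
$$x_j-a_my_j-p^je,\qquad \ell^my_j\tag{4}$$
in $\pi_n(W_j)=H_n(W_j)$; for $n=1$ along the words $x_jy_j^{-a_m}e^{-p^j}$ and $y_j^{\ell^m}$.

The identity of $W_j$ extends to a map $R_{j,m+1}\to R_{j,m}$, because the attaching maps of $c_{m+1},d_{m+1}$ are null-homotopic in $R_{j,m}$. For $n\ge2$ their classes are $(x_j-a_my_j-p^je)-t_m\ell^my_j$ and $\ell\cdot\ell^my_j$, which vanish in $\pi_n(R_{j,m})$. For $n=1$ they are $x_jy_j^{-a_m}(y_j^{\ell^m})^{-t_m}e^{-p^j}$ and $(y_j^{\ell^m})^\ell$, which are trivial in $\pi_1(R_{j,m})$ since $y_j^{\ell^m}=1$ and $x_jy_j^{-a_m}e^{-p^j}=1$ there. Fix such bonding maps.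

**Step 3: the bonding maps are surjective.** The purpose is to have, in Section 8, covers of the limit whose nerves equal nerves of covers of a finite stage. The boundary $H_{n+1}(R_{j,m},W_j)=\mathbb Zc_m\oplus\mathbb Zd_m\to H_n(W_j)$ sends $c_m,d_m$ to the two elements (4), which are linearly independent; so it is injective. The bonding map is the identity on $W_j$ and commutes with boundaries. As $x_j-a_{m+1}y_j-p^je=(x_j-a_my_j-p^je)-t_m\ell^my_j$, it sends
$$c_{m+1}\mapsto c_m-t_md_m,\qquad d_{m+1}\mapsto\ell\,d_m .$$
The image contains $W_j$. If it missed an interior point $v$ of the cell $c_m$, the induced map would factor through $H_{n+1}(R_{j,m}\setminus v,W_j)$. Since $R_{j,m}\setminus v$ deformation retracts to $W_j\cup d_m$, the image of that group has zero $c_m$-coordinate, contradicting $c_{m+1}\mapsto c_m-t_md_m$. In the same way a missed interior point of $d_m$ would make the $d_m$-coordinate of the image of $d_{m+1}$ zero, but it is $\ell\ne0$.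

**Step 4: the limit.** Let $R_j=\lim_mR_{j,m}$. It is compact metrizable, it contains $W_j$, and the projections $\pi_m:R_j\to R_{j,m}$ are surjective.

*Example.* $H_n(R_{j,m})=\mathbb Ze\oplus(\mathbb Z/\ell^m)y_j$, with $x_j=p^je+a_my_j$. By (F3), $qH_n(R_j)=\mathbb Ze\oplus\mathbb Z_\ell y_j$ with $x_j=p^je+\alpha y_j$. This is the desired relation.

**Step 5: the space.** Let $X$ be obtained from $E\times[0,\infty)\sqcup\bigsqcup_{j\ge1}R_j$ by identifying $w\in W_j\subset R_j$ with $(w,j)$ for all $j$ and $w$. We check that $X$ is locally compact Polish of dimension $n+1$. Two locally compact separable metrizable spaces are glued by a homeomorphism between closed subsets, namely $\bigsqcup_jW_j$ and $\bigcup_jW_j\times\{j\}$. So the saturation of a closed set is closed, that is, the quotient map is closed. Its fibers have at most two points, so it is perfect. Perfect images of locally compact separable metrizable spaces are again such, and these are Polish. For the dimension: $E\times[0,k]=\lim_mE_m\times[0,k]$ and $R_j$ are limits of compact polyhedra or finite complexes of dimension at most $n+1$, so by (D3) and (D2) $\dim X\le n+1$;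 and $X$ contains $S^n\times[0,1]$ as a closed subset, so $\dim X=n+1$.

Let $\rho:X\to[0,\infty)$ be the continuous function equal to $t$ on $E\times\{t\}$ and to $j$ on $R_j$. Put
$$X_k=\rho^{-1}[0,k]=E\times[0,k]\cup\bigcup_{1\le j\le k}R_j,$$
which is compact. Since $\rho$ is bounded on compact sets, every compact subset of $X$ lies in some $X_k$, so the image of $pH_n(X)$ is $\bigcup_k\operatorname{im}(qH_n(X_k)\to qH_n(X))$.

## 8. The classes $\zeta e$ in $qH_n(X)$

A sphere of $E$, included at level $t$, gives an element of $qH_n(X)$. It does not depend on $t$, because the inclusions at two levels are homotopic maps of a compactum into $X$. Denote these elements again by $e,x_j,y_j\in qH_n(X)$.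

**Lemma 12.** For every $\mathcal U\in\mathrm{Cov}(X)$ there is $J$ with $p^je_{\mathcal U}=0$ for all $j\ge J$.

*Proof.* The idea is to use smallness at level $0$ and the relation at level $j$.

Let $U_0\in\mathcal U$ contain $(*,0)$. There is $J\ge1$ with $S_{x_j}\times0,\ S_{y_j}\times0\subset U_0$ for $j\ge J$. By Lemma 3,
$$(x_j)_{\mathcal U}=(y_j)_{\mathcal U}=0\qquad(j\ge J).\tag{5}$$

Fix $j\ge J$ and compute the same classes at level $j$, inside $R_j$. The sets $\pi_m^{-1}(O)$, with $O\subset R_{j,m}$ open, form a base of $R_j$. By compactness finitely many of them cover $R_j$ and refine $\mathcal U|_{R_j}$, and we may take one common $m$. So there is a finite family $\mathcal V$ of open sets of $R_{j,m}$ such that $\pi_m^{-1}\mathcal V$ covers $R_j$ and refines $\mathcal U|_{R_j}$. Since $\pi_m$ is surjective, $\mathcal V$ covers $R_{j,m}$ and $N(\pi_m^{-1}\mathcal V)=N(\mathcal V)$.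

Let $i:W_j\to R_j$ be the inclusion and $c\in H_n(W_j)=qH_n(W_j)$. The $\mathcal U$-component of the image of $c$ in $qH_n(X)$ is the image of $(i_*c)_{\pi_m^{-1}\mathcal V}$ under the refinement map to $N(\mathcal U|_{R_j})\subset N(\mathcal U)$. Under $N(\pi_m^{-1}\mathcal V)=N(\mathcal V)$, the class $(i_*c)_{\pi_m^{-1}\mathcal V}$ is $((\pi_mi)_*c)_{\mathcal V}$, and $\pi_mi$ is the inclusion $W_j\subset R_{j,m}$. So the map $H_n(W_j)\to H_n(N(\mathcal U))$ is the composite
$$H_n(W_j)\to H_n(R_{j,m})=qH_n(R_{j,m})\to H_n(N(\mathcal V))=H_n(N(\pi_m^{-1}\mathcal V))\to H_n(N(\mathcal U)),$$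
where (F2) was used. In $H_n(R_{j,m})$ we have $p^je=x_j-a_my_j$. Hence $p^je_{\mathcal U}=(x_j)_{\mathcal U}-a_m(y_j)_{\mathcal U}=0$ by (5). $\square$

By Lemma 11 we have a homomorphism $\mathbb Z_p\to qH_n(X)$, $\zeta\mapsto\zeta e$.

## 9. Maps to Moore spaces

The next step is to build maps from $X$ to finite complexes that read off $\zeta$ modulo $p^s$, and others that read off the $x_i,y_i$-content of a class.

**The maps $f_s:X\to M_{p^s}$, $s\ge1$.** Let $E\to E_s\to S^n$ be the pointed map of degree $1$ on $S_e$, of degree $p^j$ on $S_{x_j}$ for $j<s$, and constant on all other spheres. On $E\times[0,\infty)$ let $f_s$ be the projection to $E$ followed by $E\to S^n\subset M_{p^s}$. On $R_j$ let $f_s$ be $R_j\to R_{j,0}\to M_{p^s}$, where the second map extends the map already given on $W_j$. The extension exists if the attaching maps of $c_0,d_0$ become zero in $\pi_n(M_{p^s})=\mathbb Z/p^s$. For $c_0$ we get $p^j-0-p^j=0$ if $j<s$, and $0-0-p^j=0$ if $j\ge s$; for $d_0$, attached along $y_j$, we get $0$.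

**The maps $g_{i,s}:X\to M_{\ell^s}$, $i,s\ge1$.** Let $E\to E_i\to S^n$ be of degree $1$ on $S_{y_i}$, of degree $a_s$ on $S_{x_i}$, and constant on all other spheres. Use it on $E\times[0,\infty)$ as before. On $R_j$ with $j\ne i$ let $g_{i,s}$ be constant; this agrees with the given map on $W_j$. On $R_i$ let it be $R_i\to R_{i,s}\to M_{\ell^s}$, the second map extending the given map on $W_i$. The extension exists, because in $\mathbb Z/\ell^s$ the attaching maps of $c_s,d_s$ become $a_s-a_s\cdot1-0=0$ and $\ell^s=0$.

For $n=1$ the same computations apply to the words, since $\pi_1(M_r)=\mathbb Z/r$ is abelian.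

**Lemma 13.** $(f_s)_*(\zeta e)=\zeta\bmod p^s$ in $H_n(M_{p^s})=\mathbb Z/p^s$, and $(g_{i,s})_*(\zeta e)=0$.

*Proof.* Let $h$ be $f_s$ or $g_{i,s}$ and let $\mathcal V$ be a finite open cover of its target. The $\mathcal V$-component of $h_*(\zeta e)$ is the image of $(\zeta e)_{h^{-1}\mathcal V}=r_{\mathcal V}\,e_{h^{-1}\mathcal V}$, that is, $r_{\mathcal V}(h_*e)_{\mathcal V}$, with an integer $r_{\mathcal V}$ as in Lemma 11. For $h=g_{i,s}$ the sphere $S_e$ is mapped to a point, so $h_*e=0$ as $n\ge1$. For $h=f_s$ the class $h_*e$ is the generator $1\in\mathbb Z/p^s$. In Lemma 11 we may take $J\ge s$, so $r_{\mathcal V}\equiv\zeta\bmod p^s$. Fix one integer $r\equiv\zeta\bmod p^s$. Since $p^sh_*e=0$, we have $r_{\mathcal V}(h_*e)_{\mathcal V}=(r\,h_*e)_{\mathcal V}$ for all $\mathcal V$, so $h_*(\zeta e)=r\,h_*e=\zeta\bmod p^s$. $\square$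

## 10. No compactum carries $\zeta e$ for $\zeta\notin\mathbb Z$

**Proposition 14.** If $\zeta e$ lies in the image of $pH_n(X)\to qH_n(X)$, then $\zeta\in\mathbb Z$.

*Proof.* Let $\zeta e$ be the image of $w\in qH_n(X_k)$.

**Step 1: approximate $X_k$ by finite complexes.** The purpose is to describe $w$ by integers. For $m\ge k$ let
$$X_{k,m}=E_m\times[0,k]\cup\bigcup_{1\le j\le k}R_{j,m},$$
glued along $W_j\times\{j\}$. This is a finite CW complex, and the maps $E\to E_m$, $R_j\to R_{j,m}$ give compatible maps $X_k\to X_{k,m+1}\to X_{k,m}$. Now $X_{k,m}$ is $E_m\times[0,k]\simeq E_m$ with $2k$ cells of dimension $n+1$ attached, so the exact sequence of the pair $(X_{k,m},E_m\times[0,k])$ gives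
$$H_n(X_{k,m})=H_n(E_m)\big/\langle x_j-a_my_j-p^je,\ \ell^my_j:j\le k\rangle.$$
Eliminating $x_j$ for $j\le k$, we get
$$H_n(X_{k,m})=\mathbb Ze\oplus\bigoplus_{j\le k}(\mathbb Z/\ell^m)y_j\oplus\bigoplus_{k<j\le m}(\mathbb Zx_j\oplus\mathbb Zy_j).$$
The map $H_n(X_{k,m+1})\to H_n(X_{k,m})$ sends each generator to the one with the same name, except that $x_{m+1},y_{m+1}\mapsto0$. Let $w_m\in qH_n(X_{k,m})=H_n(X_{k,m})$ be the image of $w$. The $w_m$ are compatible, so there are integers $b$ and $u_j,v_j$ ($j>k$) not depending on $m$, and $\beta_{j,m}\in\mathbb Z/\ell^m$, with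
$$w_m=b\,e+\sum_{j\le k}\beta_{j,m}y_j+\sum_{k<j\le m}(u_jx_j+v_jy_j)\qquad(m\ge k).\tag{6}$$

**Step 2: the far coefficients vanish.** The purpose is to exclude the infinite sums that spoiled the second attempt. Let $i>k$, $s\ge1$ and $m\ge i$. The map $g_{i,s}|_{X_k}$ is constant on each $R_j$ with $j\le k$, and on $E\times[0,k]$ it factors through $E_i$; so it factors through $X_{k,m}$. The factored map sends $x_i\mapsto a_s$, $y_i\mapsto1$ and all other generators to $0$. By (6) and Lemma 13, $a_su_i+v_i=0$ in $\mathbb Z/\ell^s$. This holds for every $s$, and $a_s\equiv\alpha\bmod\ell^s$, so $\alpha u_i+v_i=0$ in $\mathbb Z_\ell$. If $u_i\ne0$, then $\alpha=-v_i/u_i\in\mathbb Q$, which is excluded. So $u_i=0$, and then $v_i=0$.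

**Step 3: what is left is an integer.** The purpose is to compare $\zeta$ with $b$. By Step 2, $w_m=be+\sum_{j\le k}\beta_{j,m}y_j$. Let $s\ge1$ and $m\ge\max(k,s)$. The map $f_s|_{X_k}$ factors through $X_{k,m}$, via $E\to E_m\to E_s$ and $R_j\to R_{j,m}\to R_{j,0}$. The factored map sends $e\mapsto1$ and $y_j\mapsto0$. Lemma 13 gives $\zeta\equiv b\bmod p^s$. This holds for all $s$, so $\zeta=b\in\mathbb Z$. $\square$

*Proof of Theorem 7.* By Section 7, $X$ is locally compact Polish with $\dim X=n+1$. For $\zeta\in\mathbb Z$ the element $\zeta e$ comes from the compact sphere $S_e\times0$. By Proposition 14 no other $\zeta e$ is in the image of $pH_n(X)$. So the kernel of $\mathbb Z_p\to\operatorname{coker}(pH_n(X)\to qH_n(X))$, $\zeta\mapsto[\zeta e]$, is exactly $\mathbb Z$, and $\mathbb Z_p/\mathbb Z$ embeds in the cokernel. This group is nonzero and uncountable. $\blacksquare$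

Compare this with Section 5. Each single component $(\zeta e)_{\mathcal U}=r\,e_{\mathcal U}$ comes from the sphere $S_e\times0$. Lemma 12 makes these components compatible by means of the relation inside $R_j$ with $j\ge J$, where $J$ depends on $\mathcal U$; and Proposition 14 shows that for $\zeta\notin\mathbb Z$ no $X_k$ is large enough to carry the whole family.

## 11. Surjectivity by degree and dimension

*Proof of Corollary 10.* For $n=0$ surjectivity is Theorem 8, and for $n\ge1$ it fails by Theorem 7. This is the first statement. For the second let $n\ge1$. If $d\le n$, every $X$ with $\dim X\le d$ has $\dim X\le n$, and Theorem 9 applies. If $d\ge n+1$, the space of Theorem 7 has dimension $n+1\le d$ and surjectivity fails for it. $\blacksquare$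

For finite $d\ge n+1$ there is also a counterexample of dimension exactly $d$, namely $X\sqcup[0,1]^d$ with $X$ from Theorem 7. Covers whose members each lie in one summand are cofinal, their nerves are disjoint unions, and compact subsets split likewise. So both functors and the natural map split as direct sums over the two summands, and the cokernel contains that of $X$.
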